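\title{A paracompact space that is not base-paracompact}

\begin{abstract}
A space is base-paracompact if it has a base of the least possible cardinality from which every open cover receives a locally finite refinement. We show in ZFC that paracompact spaces need not be base-paracompact. For every infinite cardinal $\kappa$ with $\kappa^\omega=\kappa$ we construct a Hausdorff space of weight $\kappa$ in which every open cover has a pairwise disjoint open refinement, while no family of at most $\kappa$ open sets supplies locally finite refinements for all open covers. The space is the union of a closed metrizable subspace and an open metrizable subspace. Under the continuum hypothesis the example has weight $\aleph_1$, which is then the least weight of a counterexample.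
\end{abstract}

\section{Introduction}\label{sec:intro}

A family $\mathcal V$ of subsets of a topological space $X$ is \emph{locally finite} if every point of $X$ has a neighborhood that meets only finitely many members of $\mathcal V$. It \emph{refines} a family $\mathcal U$ if each of its members is contained in a member of $\mathcal U$, and a \emph{refinement} of a cover $\mathcal U$ of $X$ is a cover of $X$ that refines $\mathcal U$. The space $X$ is \emph{paracompact} if it is Hausdorff and every open cover has a locally finite open refinement. The \emph{weight} $w(X)$ is the least cardinality of a base for the topology. Finally, $X$ is \emph{base-paracompact} if it has a base $\mathcal B$ with $|\mathcal B|=w(X)$ such that every open cover of $X$ has a locally finite refinement consisting of members of $\mathcal B$. We answer the following question, which comes from \cite{mse}.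

\begin{quote}
Is every paracompact space base-paracompact?
\end{quote}

Paracompactness allows the refinement to be tailored to the cover from arbitrary open sets. Base-paracompactness asks for a single stock of open sets, fixed in advance and no larger than a base has to be. Let $\kappa=w(X)$ be infinite. A locally finite family of nonempty sets has at most $\kappa$ members: assign to each member a set from a fixed base of size $\kappa$ that meets it and meets only finitely many members; this assignment is finite-to-one. So one cover never needs more than $\kappa$ open sets, although $X$ may have as many as $2^\kappa$ of them, and the question is whether the same $\kappa$ sets can serve all covers. It does not matter that the stock is a base, since adding a base of size $\kappa$ to a stock of at most $\kappa$ open sets yields a base of size $\kappa$.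

The first cases suggest a positive answer. If $X$ is compact, any base of size $w(X)$ works, because a cover by basic sets has a finite subcover. Section~\ref{sec:positive} shows that the answer is also positive for spaces of countable weight, and for spaces whose covers have subcovers that are small compared with the weight. The general answer is negative, already in weight $\mathfrak c=2^{\aleph_0}$.

\begin{theorem}\label{thm:main}
Let $\kappa$ be an infinite cardinal with $\kappa^\omega=\kappa$, for instance $\kappa=\mathfrak c$. There is a Hausdorff space $X$ with $w(X)=\kappa$ such that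
\begin{enumerate}
\item[(a)] every open cover of $X$ has a pairwise disjoint open refinement; in particular $X$ is paracompact;
\item[(b)] for every family $\mathcal B$ of open subsets of $X$ with $|\mathcal B|\le\kappa$, base or not, there is an open cover of $X$ that has no locally finite refinement consisting of members of $\mathcal B$.
\end{enumerate}
Hence $X$ is paracompact but not base-paracompact.
\end{theorem}

A pairwise disjoint open cover is locally finite, since each point has its own member as a neighborhood; this gives the second half of~(a). The cardinals $\kappa$ in the theorem include all $\mu^\omega$ with $\mu\ge2$, because $(\mu^\omega)^\omega=\mu^\omega$, so they form a proper class.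

The space $X$ is built from a $\kappa$-branching tree of finite sequences, the set $F$, and from the space $Z$ obtained by adding the infinite branches (Section~\ref{sec:Z}). To one copy of $F$ we attach $\kappa$ copies of $Z$, so that a neighborhood of a point of $F$ contains the corresponding neighborhood in ``most'' copies (Section~\ref{sec:X}). An open cover of $X$ is governed by a function $g\colon F\to\omega$. The meaning of ``most'' is arranged so that a refinement can be locally finite if its members are built from knowledge of the whole function $g$ (Section~\ref{sec:a}), whereas $\kappa$ open sets given in advance can anticipate only $\kappa$ functions, and one cover outgrows them all (Section~\ref{sec:b}). Section~\ref{sec:more} records two further properties of $X$.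

All arguments are in ZFC. We write $\omega=\{0,1,2,\dots\}$, identify cardinals with initial ordinals, write $B^A$ for the set of functions from $A$ to $B$, and write $p\subseteq g$ if the function $g$ extends the function $p$.

\section{Two cases with a positive answer}\label{sec:positive}

We use two textbook facts about a paracompact space $X$. It is regular. And every open cover $\mathcal U$ has a subordinate partition of unity, that is, a family of continuous functions $\phi_j\colon X\to[0,1]$ with sum $1$ such that the \emph{cozero sets} $\{x:\phi_j(x)>0\}$ form a locally finite family refining $\mathcal U$.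

\begin{proposition}\label{prop:countable}
Every paracompact space of countable weight is base-paracompact.
\end{proposition}

\begin{proof}
If $w(X)$ is finite, then the Hausdorff space $X$ has finitely many open sets, so it is finite and discrete. The singletons belong to every base, and they form a base that refines every cover.

Let $w(X)=\omega$ and let $\mathcal B_0$ be a countable base. Let $\mathcal B$ consist of all sets $D\setminus(\overline{A_0}\cup\dots\cup\overline{A_{n-1}})$ with $n\in\omega$ and $D,A_0,\dots,A_{n-1}\in\mathcal B_0$. It is countable, contains $\mathcal B_0$, and is infinite like every base of $X$. Let $\mathcal U$ be an open cover. By regularity each point $x$ has $x\in A\subseteq\overline A\subseteq D\subseteq U$ for some $A,D\in\mathcal B_0$ and $U\in\mathcal U$. List the countably many pairs that occur as $(A_n,D_n)$, $n\in\omega$, with repetitions if necessary, and put $G_n=D_n\setminus\bigcup_{m<n}\overline{A_m}\in\mathcal B$. If $n$ is least with $x\in D_n$, then $x\notin D_m\supseteq\overline{A_m}$ for $m<n$, so $x\in G_n$. Every point lies in some open set $A_m$, and $A_m$ meets $G_n$ only if $n\le m$. So $\{G_n:n\in\omega\}$ is a locally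 finite refinement of $\mathcal U$.
\end{proof}

Thus Theorem~\ref{thm:main} is false for $\kappa=\omega$. Under the continuum hypothesis the theorem gives an example of weight $\mathfrak c=\aleph_1$, and by Proposition~\ref{prop:countable} this is then the least weight of a counterexample.

\begin{proposition}\label{prop:lambda}
Let $X$ be paracompact of infinite weight $\kappa$, and let $\lambda\ge\omega$ be a cardinal such that every open cover of $X$ has a subcover of size at most $\lambda$. If $\kappa^\lambda=\kappa$, then $X$ is base-paracompact.
\end{proposition}

\begin{proof}
Let $\mathcal B_0$ be a base of size $\kappa$ and let $\mathcal B\supseteq\mathcal B_0$ be the family of all unions of at most $\lambda$ members of $\mathcal B_0$. Then $\kappa\le|\mathcal B|\le\kappa^\lambda=\kappa$. Since every open cover has a locally finite refinement by cozero sets, it suffices to show that each cozero set $G=\{x:\phi(x)>0\}$ lies in $\mathcal B$. The set $K_n=\{x:\phi(x)\ge 1/n\}$ is closed. The members of $\mathcal B_0$ contained in $G$, together with $X\setminus K_n$, cover $X$, so at most $\lambda$ of these members cover $K_n$. As $G=\bigcup_{n\ge1}K_n$, it is a union of at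 most $\lambda\cdot\omega=\lambda$ members of $\mathcal B_0$.
\end{proof}

In a space of weight $\kappa$ every open cover has a subcover of size at most $\kappa$. So the space of Theorem~\ref{thm:main}, with $\lambda=\kappa$, shows that the hypothesis $\kappa^\lambda=\kappa$ cannot be weakened to $\kappa^\omega=\kappa$.

\section{A tree with heights}\label{sec:Z}

From now on $\kappa$ is an infinite cardinal with $\kappa^\omega=\kappa$. Then $\kappa\ge2^\omega$, so $\kappa$ is uncountable.

Let $\Gamma=\kappa\times\omega$. Its elements are called \emph{letters}, and the \emph{height} of a letter $\gamma=(\xi,n)$ is $\rho(\gamma)=n$. Let $F=\Gamma^{<\omega}$ be the set of finite sequences of letters, called \emph{nodes}; $|F|=\kappa$. Elements of $\Gamma^\omega$ are called \emph{branches}, and $Z=F\cup\Gamma^\omega$. For $z\in Z$ we write $|z|\le\omega$ for the length, $z(l)$ for the letter in position $l<|z|$, and $z|_k$ for the initial segment of length $k$. The relation $s\subseteq z$ means that $s$ is an initial segment of $z$, the empty sequence is $\emptyset$, and $t^\frown\gamma$ is $t$ followed by the letter $\gamma$. A \emph{tree} is a set of nodes closed under initial segments.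 For $t\in F$ and $n\in\omega$ put
\[
[t]=\{z\in Z:t\subseteq z\},\qquad
O_t^n=\{z\in[t]:\ z=t\ \text{ or }\ \rho(z(|t|))\ge n\}.
\]
Thus $O_t^n$ consists of $t$ and of everything that continues $t$ with a letter of height at least $n$, and $O_t^0=[t]$. Let $\mathfrak P=\{O_t^n:t\in F,\ n\in\omega\}$.

\begin{lemma}\label{lem:Z}
\begin{enumerate}
\item[(a)] Any two members of $\mathfrak P$ are disjoint or comparable, and $\mathfrak P$ is a base of a topology on $Z$. The sets $O_t^n$, $n\in\omega$, form a local base at a node $t$, and the sets $[z|_k]$, $k\in\omega$, form a local base at a branch $z$.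
\item[(b)] $Z$ is Hausdorff and the members of $\mathfrak P$ are clopen.
\item[(c)] For every family $\mathcal G$ of open subsets of $Z$ there is a pairwise disjoint subfamily of $\mathfrak P$ that refines $\mathcal G$ and has the same union.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Consider $O_t^n$ and $O_{t'}^m$. If $t=t'$ they are comparable, and if $t,t'$ are incomparable they are disjoint. If $t\subsetneq t'$, then $O_{t'}^m\subseteq[t']$, and $[t']$ is contained in $O_t^n$ or disjoint from it according to whether $\rho(t'(|t|))\ge n$ or not. As $[\emptyset]=Z$, the family $\mathfrak P$ is a base. If $y\in O_s^m$, then either $y=s$, or $s\subsetneq y$ and $[y|_{|s|+1}]\subseteq O_s^m$; this gives the local bases.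

(b) Incomparable points $y,y'$ have incomparable finite initial segments $s,s'$ and are separated by $[s]$ and $[s']$. If $t\subsetneq y$, then $O_t^n$ with $n>\rho(y(|t|))$ and $[y|_{|t|+1}]$ separate $t$ and $y$. Now let $y\notin O_t^n$. If $y\subsetneq t$, then $O_y^m$ with $m>\rho(t(|y|))$ misses $[t]$. If $t\subsetneq y$, then $\rho(y(|t|))<n$ and $[y|_{|t|+1}]$ misses $O_t^n$. If $y$ and $t$ are incomparable, some $y|_k$ is incomparable with $t$, and $[y|_k]$ misses $[t]$.

(c) Each member of $\mathfrak P$ is contained in only finitely many members. Indeed, $O_t^n\subseteq O_s^m$ implies $s\subseteq t$; if $s=t$, the point $t^\frown(0,n)$ gives $m\le n$, and if $s\subsetneq t$, the point $t$ gives $m\le\rho(t(|s|))$. Let $\mathfrak Q$ be the family of members of $\mathfrak P$ contained in some member of $\mathcal G$; it has the same union as $\mathcal G$. Every member of $\mathfrak Q$ lies in a maximal member of $\mathfrak Q$, and distinct maximal members are incomparable, hence disjoint by~(a).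
\end{proof}

\begin{remark}\label{rem:pieces}
The spaces $Z$ and $F\subseteq Z$, and the product $Z\times I$ with a discrete set $I$ of size $\kappa$, are base-paracompact. The bases $\mathfrak P$, $\{P\cap F:P\in\mathfrak P\}$ and $\{P\times\{i\}:P\in\mathfrak P,\ i\in I\}$ have size $\kappa$ and supply disjoint refinements by Lemma~\ref{lem:Z}(c), and the weight is $\kappa$ in each case because the cones $[t]$ with $|t|=1$ give $\kappa$ disjoint nonempty open sets.
\end{remark}

An open cover of $F$ assigns to each node $t$ a number $g(t)$ such that $O_t^{g(t)}\cap F$ lies in a member of the cover. The nodes whose neighborhoods are really needed are those not swallowed by the neighborhood of a shorter node. For $g\in\omega^F$ put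
\[
T_g=\{t\in F:\ \rho(t(l))<g(t|_l)\ \text{ for all } l<|t|\}.
\]
This is a tree containing $\emptyset$. A \emph{branch of $T_g$} is a branch $z$ with $z|_k\in T_g$ for all $k$.

\begin{lemma}\label{lem:Tg}
Let $g\in\omega^F$, $t\in T_g$ and $z\in Z$. Then $z\in O_t^{g(t)}$ if and only if $t$ is the longest initial segment of $z$ that belongs to $T_g$. Consequently the sets $O_t^{g(t)}$, $t\in T_g$, are pairwise disjoint, and the points of $Z$ that lie in none of them are exactly the branches of $T_g$; in particular they cover $F$.
\end{lemma}

\begin{proof}
Let $t\subseteq z$. Since $T_g$ is a tree, $t$ is the longest initial segment of $z$ in $T_g$ if and only if $z=t$ or $t^\frown z(|t|)\notin T_g$, and the latter means $\rho(z(|t|))\ge g(t)$. A point $z$ has no longest initial segment in $T_g$ exactly when it is a branch of $T_g$.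
\end{proof}

The partition of $F$ in Lemma~\ref{lem:Tg} is locally finite in $F$. In $Z$ the sets $O_t^{g(t)}$ accumulate at each branch $z$ of $T_g$, since the nodes $z|_k$ converge to $z$ and lie in different sets. The space $X$ is designed to exploit this.

\section{The space}\label{sec:X}

\subsection{Gluing along ideals}

Let $I$ be a set of size $\kappa$. An \emph{ideal} on $I$ is a nonempty family of subsets of $I$ closed under subsets and finite unions. Suppose that for each node $s$ we are given an ideal $J_s$ on $I$, and write $J(O_t^n)=\bigcap\{J_s:s\in O_t^n\cap F\}$, an ideal that grows with $n$. Assume: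
\begin{enumerate}
\item[(J1)] every finite subset of $I$ belongs to every $J_s$;
\item[(J2)] if $H\in J_s$, then $H\in J(O_s^n)$ for all sufficiently large $n$.
\end{enumerate}
Let $X=F\cup(Z\times I)$ be the disjoint union, let $\pi\colon X\to Z$ be given by $\pi(t)=t$ and $\pi(z,i)=z$, and for $t\in F$, $n\in\omega$, $H\in J(O_t^n)$ put
\[
W(t,n,H)=(O_t^n\cap F)\cup\bigl(O_t^n\times(I\setminus H)\bigr).
\]
This is $\pi^{-1}(O_t^n)$ with the copies of $Z$ indexed by $H$ removed. We require $H\in J_s$ for all nodes $s$ of $O_t^n$ because $W(t,n,H)$ has to be a neighborhood of each of them.

\begin{lemma}\label{lem:glue}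
The sets $W(t,n,H)$ and the sets $G\times\{i\}$ with $G$ open in $Z$ and $i\in I$ form a base of a Hausdorff topology on $X$, and $\pi$ is continuous. If $U$ is open and $s\in U\cap F$, there is $H\in J_s$ such that for every $H'\in J_s$ with $H'\supseteq H$ and all sufficiently large $m$ we have $H'\in J(O_s^m)$ and $W(s,m,H')\subseteq U$. The set $F$ is closed in $X$ and carries the subspace topology of $Z$, and $Z\times I$ is open in $X$ and is the topological sum of the copies $Z\times\{i\}$.
\end{lemma}

\begin{proof}
The sets cover $X=W(\emptyset,0,\emptyset)$. Let $s\in F$ lie in $W(t,n,H)$. Then $H\in J_s$. If $H\subseteq H'\in J_s$, then for large $m$ we have $O_s^m\subseteq O_t^n$ and, by (J2), $H'\in J(O_s^m)$, so $s\in W(s,m,H')\subseteq W(t,n,H)$. For a node $s$ in two sets $W(t_1,n_1,H_1)$ and $W(t_2,n_2,H_2)$ take $H'=H_1\cup H_2$. Each listed set meets $Z\times\{i\}$ in a set $G\times\{i\}$ with $G$ open in $Z$, so the intersection of two listed sets with $Z\times\{i\}$ is again a listed set. Hence we have a base, and the statements about $U$ and about $Z\times I$ follow. The traces of the basic sets on $F$ are $\emptyset$ and the sets $O_t^n\cap F$. The map $\pi$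 is continuous since $\pi^{-1}(O_t^n)=W(t,n,\emptyset)$.

Points with different images under $\pi$ are separated by preimages of disjoint open sets. The points $t$ and $(t,i)$ are separated by $W(t,0,\{i\})$ and $Z\times\{i\}$, by (J1). The points $(z,i)$ and $(z,j)$ are separated by $Z\times\{i\}$ and $Z\times\{j\}$.
\end{proof}

For $f\in\omega^F$ with $f\ge1$ consider the open cover
\[
\mathcal U_f=\{\pi^{-1}(O_t^{f(t)}):t\in F\}\cup\{Z\times\{i\}:i\in I\}.
\]
These covers show what the ideals must achieve. Let $z$ be a branch of $T_f$. A set $O_v^{f(v)}$ contains at most one of the nodes $z|_k$: if $v\subsetneq z|_k$, then $\rho(z(|v|))<f(v)$. So a refinement of $\mathcal U_f$ uses infinitely many sets to cover the nodes $z|_k\in F$. The branch $z$ itself is not a point of $F$, but $(z|_k,i)\to(z,i)$ in every copy. A locally finite refinement must therefore be thin along $z$: for each index $i$, only finitely many of these sets may contain their point $(z|_k,i)$.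

Both extreme choices of ideals fail. If $J_s$ consists of the finite sets, an open set containing $z|_k$ contains $(z|_k,i)$ for all but finitely many $i$. As $I$ is uncountable, some $i$ works for all $k$, so $\mathcal U_f$ has no locally finite open refinement. If $J_s$ consists of all subsets of $I$, then $W(t,n,I)=O_t^n\cap F$, so $X$ is the topological sum of $F$ and $Z\times I$, which is base-paracompact by Remark~\ref{rem:pieces}. We need ideals that are large enough for thinning to be possible and so small that it requires the knowledge of a whole function on $F$.

\subsection{Guesses, indices and ideals}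

The generators of the ideals are indexed by finite pieces of functions $g\in\omega^F$. The piece attached to a node $u$ gives the values of $g$ at the initial segments of $u$, which decide how far $u$ runs inside $T_g$, and at finitely many other nodes, which the letters of $u$ name. These other nodes may lie anywhere in the tree; they are what ties distant parts of $F$ together in Section~\ref{sec:b}.

Fix a bijection $e\colon\kappa\to F$. The \emph{code} of a letter $(\xi,n)$ is the node $c(\xi,n)=e(\xi)$. For $w\in F$ let $\bar w=(e^{-1}(w),0)$, the letter of height $0$ with code $w$. For $u\in F$ let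
\[
F_u=\{u|_l:l\le|u|\}\cup\{c(u(l)):l<|u|\}.
\]
This is a finite set of nodes, $u\in F_u$, and $F_u\subseteq F_{u'}$ if $u\subseteq u'$. A \emph{guess} is a pair $(u,p)$ with $u\in F$ and $p\in\omega^{F_u}$. There are $\kappa$ guesses. Put $p^*=\max p$, and define the \emph{depth}
\[
d(u,p)=\max\{m\le|u|:\ \rho(u(l))<p(u|_l)\ \text{ for all }l<m\}.
\]
Comparing with the definition of $T_g$, we see:
\begin{equation}\label{eq:depth}
\text{if } p\subseteq g,\ \text{then } d(u,p)\text{ is the length of the longest initial segment of }u\text{ in }T_g.
\end{equation}

To each guess we shall attach a set $E_{u,p}\subseteq I$ of indices that may be removed. Two demands compete. For~(a), removing the sets $E_{u,p}$ for guesses $p\subseteq g$ that are correct for one $g$ and whose depth tends to infinity must eventually remove every index. For~(b), any other countable collection of guesses should leave some index in place. We take the second demand as the definition of the indices. For a countable set $C$ of guesses and $g\in\omega^F$ let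
\[
\delta_C(g)=\sup\{d(u,p)+1:\ (u,p)\in C,\ p\subseteq g\},\qquad \sup\emptyset=0 .
\]
Call $C$ \emph{admissible} if $\delta_C(g)<\infty$ for all $g\in\omega^F$. Finite sets of guesses are admissible. Let $\mathcal C$ be the set of admissible sets and $I=\mathcal C\times\kappa$. Since $\kappa^\omega=\kappa$, there are at most $\kappa$ countable sets of guesses, so $|I|=\kappa$. Apart from the uncountability of $\kappa$, this count is the only use of the hypothesis $\kappa^\omega=\kappa$. Now put
\[
E_{u,p}=\{(C,\xi)\in I:\ \delta_C(g)\le d(u,p)\ \text{ for some } g\in\omega^F \text{ with } p\subseteq g\}.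
\]
The first demand is built into this definition. As for the second, if $(u,p)\in C$ and $p\subseteq g$, then $\delta_C(g)\ge d(u,p)+1$. Hence
\begin{equation}\label{eq:survive}
(u,p)\in C\in\mathcal C\quad\Longrightarrow\quad (C,\xi)\notin E_{u,p}\ \text{ for all }\xi<\kappa .
\end{equation}
The coordinate $\xi$ provides uncountably many indices for each $C$, so that the finite sets demanded by (J1) cannot remove them all.

We want $E_{u,p}\in J_u$, and then (J2) forces $E_{u,p}\in J(O_u^n)$ for some $n$. We set the threshold at $n=p^*+1$. Call a guess $(u,p)$ \emph{available at} a node $s$ if $s\in O_u^{p^*+1}$, that is,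
\begin{equation}\label{eq:avail}
u\subseteq s\quad\text{and}\quad\bigl(u=s\ \text{ or }\ \rho(s(|u|))>p^*\bigr).
\end{equation}
For a set $Q$ of guesses write $E_Q=\bigcup\{E_{u,p}:(u,p)\in Q\}$. Let $J_s$ be the ideal of all subsets of sets $D\cup E_Q$, where $D\subseteq I$ is finite and $Q$ is a finite set of guesses available at $s$. Condition (J1) holds by definition. For (J2), note the following:
\begin{equation}\label{eq:spread}
\begin{gathered}
\text{if the guesses in $Q$ are available at $t$, and $n>p^*$ whenever $(t,p)\in Q$,}\\
\text{then they are available at every node $s\in O_t^n$.}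
\end{gathered}
\end{equation}
Indeed, for $(u,p)\in Q$ with $u\subsetneq t$ we have $s(|u|)=t(|u|)$, and for $u=t$ we have $s=t$ or $\rho(s(|t|))\ge n>p^*$. From now on $X$ is the space of Lemma~\ref{lem:glue} for these ideals. The ideals are proper: by \eqref{eq:survive}, the set $D\cup E_Q$ omits $(Q,\xi)$ for all but finitely many $\xi$.

The \emph{standard base} $\mathcal B_0$ consists of the sets $P\times\{i\}$ with $P\in\mathfrak P$, $i\in I$, and the sets $W(t,n,D\cup E_Q)$ with $D\subseteq I$ finite and $Q$ a finite set of guesses as in \eqref{eq:spread}. By Lemma~\ref{lem:glue} it is a base of $X$, and $|\mathcal B_0|\le\kappa$. The $\kappa$ disjoint nonempty open sets $Z\times\{i\}$ show that no base is smaller, so $w(X)=\kappa$.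

\begin{example}\label{ex:two}
Let $z$ be the branch all of whose letters are $(0,0)$, and let $u_k=z|_k$. We compare two sequences of neighborhoods of the nodes $u_k$.

Let $p_k$ be the constant function $1$ on $F_{u_k}$ and $W_k=W(u_k,2,E_{u_k,p_k})$. All $p_k$ are restrictions of the constant function $g=1$, and $d(u_k,p_k)=k$. For any index $i=(C,\xi)$ and any $k\ge\delta_C(g)$ we have $i\in E_{u_k,p_k}$. So each copy $Z\times\{i\}$ meets only finitely many of the sets $W_k$.

Let $q_k$ be the constant function $k$ on $F_{u_k}$ and $W_k'=W(u_k,k+1,E_{u_k,q_k})$. A function $g$ extends at most one $q_k$, because $\emptyset\in F_{u_k}$ and $q_k(\emptyset)=k$. So $C=\{(u_k,q_k):k\in\omega\}$ is admissible, and by \eqref{eq:survive} the index $i=(C,0)$ has $(u_k,i)\in W_k'$ for all $k$. The sets $W'_k$ are pairwise disjoint and $(u_k,i)\to(z,i)$, so they are not locally finite at $(z,i)$.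

Thinness along a branch comes from guesses that agree with one function.
\end{example}

\section{Disjoint refinements}\label{sec:a}

Given $g$, we want to thin the partition $\{O_t^{g(t)}:t\in T_g\}$ as in the first half of Example~\ref{ex:two}. The natural set to remove over $O_t^{g(t)}$ is $E_{t,p}$ with $p=g|_{F_t}$. But this guess is available only on $O_t^{p^*+1}$, and $g(t)\le p^*$, so it is not available at the nodes that continue $t$ with a letter of height between $g(t)$ and $p^*$. Enlarging $g$ does not close this gap. Instead, such nodes use their own correct guesses, and we remove the intersection of all the sets so obtained.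

\begin{lemma}\label{lem:thin}
For every $g\in\omega^F$ there are sets $H_t\in J(O_t^{g(t)})$, $t\in T_g$, such that $(C,\xi)\in H_t$ whenever $(C,\xi)\in I$ and $|t|\ge\delta_C(g)$.
\end{lemma}

\begin{proof}
For $s\in F$ put $p_s=g|_{F_s}$ and $g'(s)=p_s^*+1>g(s)$. Let $T'=T_{g'}\supseteq T_g$. For $t\in T_g$ let
\[
H_t=\bigcap\{E_{s,p_s}:\ s\in T'\cap O_t^{g(t)}\};
\]
the index set contains $t$.

Let $s\in O_t^{g(t)}\cap F$ and let $u$ be the longest initial segment of $s$ in $T'$. By Lemma~\ref{lem:Tg}, $s\in O_u^{g'(u)}$, which says that $(u,p_u)$ is available at $s$. Since $t\in T'$ we have $t\subseteq u$, and $u\in O_t^{g(t)}$ because $u=t$ or $u(|t|)=s(|t|)$. So $H_t\subseteq E_{u,p_u}\in J_s$. This proves $H_t\in J(O_t^{g(t)})$.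

Let $|t|\ge\delta_C(g)$ and $s\in T'\cap O_t^{g(t)}$. By Lemma~\ref{lem:Tg}, $t$ is the longest initial segment of $s$ in $T_g$, so $d(s,p_s)=|t|$ by \eqref{eq:depth}. Thus $p_s\subseteq g$ and $\delta_C(g)\le d(s,p_s)$, that is, $(C,\xi)\in E_{s,p_s}$.
\end{proof}

The definition of a single $H_t$ involves every value of $g$: the nodes $s=t^\frown(\xi,g(t))$ lie in $T'\cap O_t^{g(t)}$, and $e(\xi)\in F_s$.

\begin{proof}[Proof of Theorem~\ref{thm:main}(a)]
Let $\mathcal U$ be an open cover of $X$. By Lemma~\ref{lem:glue} choose for each node $t$ a number $g(t)$ and a set $K_t\in J(O_t^{g(t)})$ such that $W(t,g(t),K_t)$ lies in a member of $\mathcal U$. With $H_t$ as in Lemma~\ref{lem:thin} put $W_t=W(t,g(t),H_t\cup K_t)$ for $t\in T_g$. By Lemma~\ref{lem:Tg} these open sets are pairwise disjoint and cover $F$, and they refine $\mathcal U$.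

We show that $L=X\setminus\bigcup_{t\in T_g}W_t\subseteq Z\times I$ is open. Let $(z,i)\in L$ with $i=(C,\xi)$. If $z\in O_t^{g(t)}$ for some $t\in T_g$, then $i\in H_t\cup K_t$, so $O_t^{g(t)}\times\{i\}$ misses $W_t$, and it misses the other $W_{t'}$ by disjointness. Otherwise $z$ is a branch of $T_g$. Here admissibility enters: $m=\delta_C(g)$ is finite. Suppose $(y,i)\in W_t$ with $y\in[z|_m]$. Then $i\notin H_t$, so $|t|<m$. But $t$ is the longest initial segment of $y$ in $T_g$, and $z|_m$ is a longer one. So $[z|_m]\times\{i\}\subseteq L$.

For each $i$, the sets $U\cap L\cap(Z\times\{i\})$, $U\in\mathcal U$, are open in the copy $Z\times\{i\}$, and Lemma~\ref{lem:Z}(c) refines them to a disjoint open family with union $L\cap(Z\times\{i\})$. These families together with the sets $W_t$ form a pairwise disjoint open refinement of $\mathcal U$.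
\end{proof}

\section{No small family supplies all refinements}\label{sec:b}

The covers that defeat a given family $\mathcal B$ are of the form $\mathcal U_f$. We first extract what local finiteness says about the guesses that a refinement uses, then treat the standard base by hand, and then add what is needed for an arbitrary $\mathcal B$.

\subsection{Refuting guesses}

Let $V\subseteq X$ be open and $s\in V\cap F$. By Lemma~\ref{lem:glue} and the definition of $J_s$ there are a finite set $Q_V(s)$ of guesses available at $s$ and a finite set $D_V(s)\subseteq I$ with
\begin{equation}\label{eq:support}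
(s,i)\in V\quad\text{for all } i\in I\setminus\bigl(D_V(s)\cup E_{Q_V(s)}\bigr).
\end{equation}
We fix such sets for all $V$ and $s$; the lemmas of this subsection hold for any choice.

To contradict local finiteness we want nodes $s_k$ in distinct sets $V_k$ converging to a branch $z$, with $C=\bigcup_kQ_{V_k}(s_k)$ admissible. If $z$ is not a branch of $T_g$, the depths of the guesses in $C$ that agree with $g$ stay bounded, because the $s_k$ leave $T_g$ where $z$ does. So it suffices to make sure that $z$ is not a branch of $T_g$ for any $g$ that agrees with a guess in $C$. Say that a node $r$ \emph{refutes} a guess $(u,p)$ if there is a node $a\in F_u$ with $a\subsetneq r$ and $p(a)\le\rho(r(|a|))$. Then $r\notin T_g$ for every $g\supseteq p$. The node $r$ refutes a set $Q$ of guesses if it refutes every member.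

\begin{lemma}\label{lem:adm}
Let $t_0\subsetneq t_1\subsetneq\cdots$ be nodes, let $s_k\in[t_k]\cap F$, and let $Q_k$ be a finite set of guesses available at $s_k$. If $t_{k+1}$ refutes $Q_k$ for every $k$, then $C=\bigcup_kQ_k$ is admissible.
\end{lemma}

\begin{proof}
Let $g\in\omega^F$. If no $(u,p)\in C$ has $p\subseteq g$, then $\delta_C(g)=0$. Otherwise let $(u_0,p_0)\in Q_{j}$ have $p_0\subseteq g$. Then $t_{j+1}\notin T_g$. Let $k>j$ and $(u,p)\in Q_k$ with $p\subseteq g$. Since $s_k\supseteq t_{j+1}$ and $T_g$ is a tree, every initial segment of $s_k$ in $T_g$ is shorter than $t_{j+1}$. As $u\subseteq s_k$, \eqref{eq:depth} gives $d(u,p)<|t_{j+1}|$. The remaining set $Q_0\cup\dots\cup Q_j$ is finite, so $\delta_C(g)<\infty$.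
\end{proof}

The sets $V_k$ must be distinct, so we work in trees inside which each single set can be left behind. Say that $R\subseteq F$ \emph{avoids} a family $\mathcal V$ of subsets of $X$ if
\begin{enumerate}
\item[(R1)] for all $t\in R$ and $V\in\mathcal V$ there is $t'\in R$ with $t'\supseteq t$ and $V\cap F\cap[t']=\emptyset$.
\end{enumerate}

\begin{lemma}\label{lem:avoid}
If $f\ge1$ and $\mathcal V$ refines $\mathcal U_f$, then $T_f$ avoids $\mathcal V$.
\end{lemma}

\begin{proof}
Let $t\in T_f$ and $V\in\mathcal V$. If $V\cap F=\emptyset$ take $t'=t$. Otherwise $V\cap F\subseteq O_v^{f(v)}$ for some node $v$. Since $f\ge1$, appending letters $(0,0)$ to $t$ keeps us in $T_f$, so there is $t'\in T_f$ with $t'\supseteq t$ and $|t'|>|v|$. If $y\in[t']\cap O_v^{f(v)}$, then $v\subsetneq t'\subseteq y$ and $\rho(t'(|v|))=\rho(y(|v|))\ge f(v)$, contradicting $t'\in T_f$.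
\end{proof}

The next lemma is the only place where local finiteness is used.

\begin{lemma}\label{lem:key}
Let $\mathcal V$ be a locally finite family of open subsets of $X$ that covers $F$, and let $R$ be a nonempty tree that avoids $\mathcal V$. Then there is $v\in R$ such that
\begin{enumerate}
\item[(a)] if $V\in\mathcal V$ and $s\in V\cap F\cap[v]$, then no $r\in R$ with $r\supsetneq v$ refutes $Q_V(s)$;
\item[(b)] the set $\{\rho(\gamma):v^\frown\gamma\in R\}$ is nonempty and bounded.
\end{enumerate}
\end{lemma}

\begin{proof}
We claim that there are $t\in R$ and a finite $\mathcal V_*\subseteq\mathcal V$ such that, for $V\in\mathcal V\setminus\mathcal V_*$ and $s\in V\cap F\cap[t]$, no $r\in R$ with $r\supsetneq t$ refutes $Q_V(s)$. Suppose not. Start with any $t_0\in R$. Given $t_k\in R$ and $V_0,\dots,V_{k-1}$, the failure of the claim for $t_k$ and $\{V_0,\dots,V_{k-1}\}$ yields a new set $V_k\in\mathcal V$, a node $s_k\in V_k\cap F\cap[t_k]$ and a node $t_{k+1}\supsetneq t_k$ in $R$ that refutes $Q_k=Q_{V_k}(s_k)$. By Lemma~\ref{lem:adm}, $C=\bigcup_kQ_k$ is admissible. Since $\kappa$ is uncountable, there is $\xi<\kappa$ with $i=(C,\xi)\notin\bigcup_kD_{V_k}(s_k)$.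 By \eqref{eq:survive} and \eqref{eq:support}, $(s_k,i)\in V_k$ for all $k$. Let $z=\bigcup_kt_k$, a branch. Since $s_k\in[t_k]$, we have $(s_k,i)\to(z,i)$, and the $V_k$ are distinct, so $\mathcal V$ is not locally finite at $(z,i)$. This proves the claim.

Apply (R1) once for each member of $\mathcal V_*$ to get $v\in R$ with $v\supseteq t$ and $V\cap F\cap[v]=\emptyset$ for all $V\in\mathcal V_*$. Then (a) holds.

For (b) pick $V\in\mathcal V$ with $v\in V$. By (R1) some $t'\supseteq v$ in $R$ has $V\cap F\cap[t']=\emptyset$. Then $t'\ne v$, and $t'|_{|v|+1}\in R$ as $R$ is a tree; so the set is nonempty. Let $h\ge p^*$ for all $(u,p)\in Q_V(v)$, and let $r=v^\frown\gamma$ with $\rho(\gamma)\ge h$. Then $r$ refutes each $(u,p)\in Q_V(v)$ at the node $a=u$: if $u\subsetneq v$, then $p(u)\le p^*<\rho(v(|u|))$ by \eqref{eq:avail}, and if $u=v$, then $p(v)\le h\le\rho(\gamma)$. By (a), $r\notin R$.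
\end{proof}

The plan is to apply Lemma~\ref{lem:key} to a tree $R$ that is maximal of its kind, and to play (a) against (b): part (a) will force a successor of $v$ of height one more than the bound in (b) into $R$. The extra unit comes from the difference between the strict inequality $p^*<\rho$ in availability and the weak inequality $p\le\rho$ in refutation.

\subsection{A test case: the standard base}

\begin{example}\label{ex:standard}
\emph{The cover $\mathcal U_1$, given by the constant function $1$, has no locally finite refinement $\mathcal V\subseteq\mathcal B_0$.}

Suppose it has one. For each $V\in\mathcal V$ that meets $F$ fix a presentation $V=W(t,n,D\cup E_Q)$ as in the definition of $\mathcal B_0$. By \eqref{eq:spread} we may take $Q_V(s)=Q$ and $D_V(s)=D$ for all $s\in V\cap F$.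

A union of sets that avoid $\mathcal V$ avoids $\mathcal V$, and so does the set of all initial segments of members of such a set. So there is a largest set $R$ avoiding $\mathcal V$, it is a tree, and $R\supseteq T_1\ne\emptyset$ by Lemma~\ref{lem:avoid}. Take $v$ from Lemma~\ref{lem:key}, let $N$ be the maximum of the set in (b), and fix $r_0=v^\frown\gamma_0\in R$ with $\rho(\gamma_0)=N$. Let $x_0=v^\frown(0,N+1)$ and let $S$ be the set of nodes obtained from $x_0$ by appending finitely many letters $(0,0)$. We show that $S$ avoids $\mathcal V$. Then $x_0\in S\subseteq R$, contradicting the choice of $N$.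

Let $x\in S$ and let $V=W(t,n,D\cup E_Q)\in\mathcal V$. Choose $y\in S$ with $y\supseteq x$ and $|y|>|t|$, and suppose $s\in V\cap F\cap[y]$. Let $(u,p)\in Q$. Then $u\subseteq t\subseteq s$ and $|u|<|y|$, so $u\subsetneq y\subseteq s$, and availability at $s$ gives $p^*<\rho(y(|u|))$. The letters of $y$ in positions beyond $|v|$ have height $0$, so $u\subseteq v$. If $u\subsetneq v$, then $p(u)<\rho(v(|u|))=\rho(r_0(|u|))$. If $u=v$, then $p(v)<N+1$, so $p(v)\le N=\rho(r_0(|v|))$. Thus $r_0$ refutes $Q=Q_V(s)$, contradicting Lemma~\ref{lem:key}(a). Hence $V\cap F\cap[y]=\emptyset$.
\end{example}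

The example used that a standard set carries one finite set of guesses, so that for long $y$ all of them sit at nodes $u\subsetneq y$. A general open set $V$ may carry, at a node $s\supseteq y$, guesses $(u,p)$ with $u\supseteq y$, however long $y$ is; the sets $W_t$ of Section~\ref{sec:a} do this. Such a guess has to be refuted by a node $r\in R$ that has parted from $y$ at $v$, and a refutation can only take place at a node of $F_u$. This is the purpose of the codes. We reach $y$ by appending a letter $\bar w$, where $w$ is a node on the way to $r$, so that $w\in F_y\subseteq F_u$. Then $r$ refutes $(u,p)$ as soon as it continues $w$ with a letter of height at least $p^*$. The height required is a function of $w$ determined by $V$, and there are only $\kappa$ sets $V$. So we list these functions, choose $f$ to exceed them, and add to (R1) the condition that $R$ contain letters of these heights.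

\subsection{Rich trees}

Suppose, toward a contradiction, that $\mathcal B$ is a family of at most $\kappa$ open sets such that every open cover of $X$ has a locally finite refinement contained in $\mathcal B$.

For $V\in\mathcal B$ and $y\in F$ define $\theta_V(y)\in\omega$ as follows. If $V\cap F\cap[y]\ne\emptyset$, fix a node $s_{V,y}$ in this set and let $\theta_V(y)$ be the maximum of $0$ and the numbers $p^*$ with $(u,p)\in Q_V(s_{V,y})$. Otherwise let $\theta_V(y)=0$. For $b\in\omega^F$ and $x\in F$ define $b^x\in\omega^F$ by
\[
b^x(w)=b(x^\frown\bar w);
\]
this turns a demand at the node $y=x^\frown\bar w$ into a demand at the coded node $w$. Let $\Theta\subseteq\omega^F$ be the least family that contains the zero function and all $\theta_V$, $V\in\mathcal B$, and is closed under the operations $b\mapsto b^x$, $x\in F$. Each member arises from one of at most $\kappa$ functions by finitely many of $\kappa$ operations, so $|\Theta|\le\kappa$. This is the only use of the bound on $|\mathcal B|$. Write $\Theta=\{b_\xi:\xi<\kappa\}$, possibly with repetitions, and define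
\[
f(w)=1+\max\bigl(\{0\}\cup\{b_\xi(w):\ (\xi,n)\text{ is a letter of $w$ for some }n\}\bigr).
\]
So $f\ge1$, and $f>b_\xi$ on the cone above any node that contains a letter with first coordinate $\xi$. Let $\mathcal V\subseteq\mathcal B$ be a locally finite refinement of $\mathcal U_f$.

Call $R\subseteq F$ \emph{rich} if it satisfies (R1) for $\mathcal V$ and
\begin{enumerate}
\item[(R2)] for all $t\in R$ and $b\in\Theta$ there are a node $w\supseteq t$ and a letter $\gamma$ with $w^\frown\gamma\in R$ and $\rho(\gamma)\ge b(w)$.
\end{enumerate}

\begin{lemma}\label{lem:rich}
There is a largest rich set $R$. It is a tree and contains $T_f$.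
\end{lemma}

\begin{proof}
A union of rich sets is rich, so the union $R$ of all rich sets is the largest one. The set of initial segments of members of $R$ is rich, since witnesses for $t$ in (R1) and (R2) are witnesses for every initial segment of $t$; so $R$ is a tree. The tree $T_f$ satisfies (R1) by Lemma~\ref{lem:avoid}. For (R2) let $t\in T_f$ and $b=b_\xi$. Then $w=t^\frown(\xi,0)\in T_f$ because $f(t)\ge1$, and $f(w)>b(w)$, so $w^\frown(0,b(w))\in T_f$.
\end{proof}

The tree $T_f$ only shows that $R$ is nonempty. It cannot replace $R$, since the argument needs maximality.

\subsection{Shadows}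

The set $S$ that replaces the one in Example~\ref{ex:standard} must satisfy (R2), so its nodes contain letters of positive height, and each such letter makes new guesses available. We allow a node $x$ a letter of positive height only if a companion node $r\in R$ has a letter of nearly that height after a node that these guesses mention. Say that a node $r$ \emph{shadows} a node $x$ if for every $l<|x|$ with $\rho(x(l))>0$ there is $a\in F_{x|_l}$ with
\[
a\subsetneq r\qquad\text{and}\qquad\rho(x(l))\le\rho(r(|a|))+1 .
\]

\begin{lemma}\label{lem:shadow}
\begin{enumerate}
\item[(a)] If $r$ shadows $x$ and $r\subseteq r'$, then $r'$ shadows $x$ and $x^\frown\bar w$ for every $w\in F$.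
\item[(b)] The node $v^\frown\gamma$ shadows $v^\frown(0,\rho(\gamma)+1)$, for all $v\in F$ and $\gamma\in\Gamma$.
\item[(c)] If $r$ shadows $y$, and $(u,p)$ is a guess with $u\subsetneq y$ and $p^*<\rho(y(|u|))$, then $r$ refutes $(u,p)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The same nodes $a$ work for $l<|x|$, and $\rho(\bar w)=0$. (b) For $l\le|v|$ take $a=v|_l$. (c) Let $l=|u|$. Then $\rho(y(l))>0$, so there is $a\in F_{y|_l}=F_u$ with $a\subsetneq r$ and $p(a)\le p^*\le\rho(y(l))-1\le\rho(r(|a|))$.
\end{proof}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.05]
\fill (0,0) circle (1.5pt) node[left] {$v$};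
\fill (3,1) circle (1.5pt) node[above] {$r$};
\fill (5.4,1) circle (1.5pt) node[above] {$w$};
\fill (7.4,1) circle (1.5pt) node[right] {$r'\in R$};
\fill (3,-1) circle (1.5pt) node[below] {$x$};
\fill (5.4,-1) circle (1.5pt) node[below] {$y$};
\fill (7.4,-1) circle (1.5pt) node[right] {$x'$};
\draw[dotted,thick] (0,0) -- (1.2,1) -- (5.4,1);
\draw[dotted,thick] (0,0) -- (1.2,-1) -- (3,-1);
\draw (5.4,1) -- node[above] {$\gamma$} (7.4,1);
\draw (3,-1) -- node[below] {$\bar w$} (5.4,-1);
\draw (5.4,-1) -- node[below] {$(0,b(y))$} (7.4,-1);
\draw[dashed,->] (4.2,-0.9) -- node[left] {code} (5.32,0.88);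
\end{tikzpicture}
\caption{Extending a node $x$ together with a node $r$ of the tree $R$ that shadows it. Solid segments are single letters, dotted segments are finite sequences. The letter $\bar w$ has height $0$ and codes the node $w$, so every guess at a node extending $y=x^\frown\bar w$ assigns a value to $w$. The letter $\gamma$ has height at least $b(y)$, so $r'=w^\frown\gamma$ shadows both $y$ and $x'=y^\frown(0,b(y))$.}
\label{fig:shadow}
\end{figure}

\begin{proof}[Proof of Theorem~\ref{thm:main}(b)]
Let $R$ be the largest rich set, let $v\in R$ be as in Lemma~\ref{lem:key}, and put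
\[
S=\{x\in F\cap[v]:\ \text{some } r\in R \text{ with } r\supsetneq v \text{ shadows } x\}.
\]
We show that $S$ is rich. Let $x\in S$, shadowed by $r\in R$ with $r\supsetneq v$, and let $b\in\Theta$. Since $b^x\in\Theta$, condition (R2) for $r\in R$ gives a node $w\supseteq r$ and a letter $\gamma$ such that
\[
r'=w^\frown\gamma\in R\qquad\text{and}\qquad\rho(\gamma)\ge b^x(w)=b(y),\quad\text{where } y=x^\frown\bar w;
\]
see Figure~\ref{fig:shadow}. By Lemma~\ref{lem:shadow}(a), $r'$ shadows $y$, so $y\in S$. Note that $w=c(\bar w)\in F_y$, $w\subsetneq r'$ and $r'(|w|)=\gamma$.

\emph{Condition (R2).} Let $x'=y^\frown(0,b(y))$. The new letter is in position $|y|$, and the node $a=w\in F_y$ satisfies $b(y)\le\rho(r'(|w|))$. So $r'$ shadows $x'$, and $x'\in S$. The node $y\supseteq x$ and the letter $(0,b(y))$ witness (R2) for $x$ and $b$.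

\emph{Condition (R1).} Let $V\in\mathcal V$ and carry out the construction above with $b=\theta_V$. We claim that $V\cap F\cap[y]=\emptyset$. Otherwise let $s=s_{V,y}$ and $(u,p)\in Q_V(s)$. Both $u$ and $y$ are initial segments of $s$, so there are two cases. If $u\subsetneq y$, then $u\ne s$, availability at $s$ gives $p^*<\rho(s(|u|))=\rho(y(|u|))$, and $r'$ refutes $(u,p)$ by Lemma~\ref{lem:shadow}(c). If $y\subseteq u$, then $w\in F_y\subseteq F_u$ and
\[
p(w)\le p^*\le\theta_V(y)\le\rho(\gamma)=\rho(r'(|w|)),
\]
so $r'$ refutes $(u,p)$ at the node $w$. Thus $r'\in R$, $r'\supsetneq v$, refutes $Q_V(s)$ with $s\in V\cap F\cap[v]$, contradicting Lemma~\ref{lem:key}(a).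

So $S$ is rich, and $S\subseteq R$ by maximality. By Lemma~\ref{lem:key}(b) there is a letter $\gamma_0$ of largest height $N$ among those with $v^\frown\gamma_0\in R$. By Lemma~\ref{lem:shadow}(b), $v^\frown(0,N+1)\in S\subseteq R$, a contradiction. This proves (b). Together with (a) and the equality $w(X)=\kappa$ from Section~\ref{sec:X}, it completes the proof of Theorem~\ref{thm:main}.
\end{proof}

\begin{remark}
The strict inequality in \eqref{eq:avail} costs nothing in part (a): with $\ge$ in place of $>$, the proof of Lemma~\ref{lem:thin} goes through with $g'(s)=p_s^*$. In part (b) it supplies the summand $+1$ in the definition of shadowing, without which Lemma~\ref{lem:shadow}(b) would produce no successor of $v$ higher than those already in $R$. If $\mathcal B$ is the family of all open sets, the conclusion of (b) is false by (a), and the one step that is not available is the enumeration of $\Theta$ by $\kappa$, on which the definition of $f$ and the richness of $T_f$ rest.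
\end{remark}

\section{Two further properties of the space}\label{sec:more}

Since covers of $X$ have clopen partitions as refinements, the failure in (b) can be located in a single clopen set.

\begin{corollary}\label{cor:clopen}
For every family $\mathcal B$ of at most $\kappa$ open subsets of $X$, some clopen subset of $X$ is not the union of a locally finite subfamily of $\mathcal B$.
\end{corollary}

\begin{proof}
Suppose every clopen set is such a union. Given an open cover, take by Theorem~\ref{thm:main}(a) a disjoint open refinement $\{P_j\}$. Each $P_j$ is clopen, its complement being the union of the others. Write $P_j=\bigcup\mathcal B_j$ with $\mathcal B_j\subseteq\mathcal B$ locally finite. A point of $P_j$ has a neighborhood inside $P_j$ that meets only finitely many members of $\mathcal B_j$, and this neighborhood meets no member of $\mathcal B_{j'}$ for $j'\neq j$. So $\bigcup_j\mathcal B_j\subseteq\mathcal B$ is a locally finite refinement of the given cover, contradicting Theorem~\ref{thm:main}(b).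
\end{proof}

The two pieces of $X$, which are base-paracompact by Remark~\ref{rem:pieces}, are also metrizable. Recall that a family of subsets of a space is \emph{discrete} if every point has a neighborhood meeting at most one member, and $\sigma$-\emph{discrete} if it is a countable union of discrete families. Bing's theorem states that a regular Hausdorff space with a $\sigma$-discrete base is metrizable.

\begin{proposition}\label{prop:metr}
$X$ is the union of the closed metrizable subspace $F$ and the open metrizable subspace $Z\times I$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:glue}, $F$ is closed with the subspace topology of $Z$, and $Z\times I$ is open and a topological sum of copies of $Z$. So it suffices to show that $Z$ is metrizable. It is Hausdorff with a clopen base, hence regular. For $l,n,h\in\omega$ let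
\[
\mathfrak P_{l,n,h}=\{O_t^n:\ |t|=l,\ \rho(t(j))\le h\ \text{ for all }j<l\}.
\]
These countably many families have union $\mathfrak P$, and each is discrete. A point $y$ with $|y|\ge l$ has the neighborhood $[y|_l]$, which meets $O_t^n$ with $|t|=l$ only if $t=y|_l$. A node $y$ with $|y|<l$ has the neighborhood $O_y^{h+1}$; if it met a member $O_t^n$, then $y\subsetneq t$ and $\rho(t(|y|))\ge h+1$, which is excluded. Bing's theorem applies.
\end{proof}

\begin{thebibliography}{1}

\bibitem{mse}
\emph{Let $X$ be a paracompact topological space, let $C$ be an open cover, and let $\mathcal B$ be a basis for the topology. Does there always exist a locally finite},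
\texttt{https://math.stackexchange.com/\allowbreak questions/\allowbreak 1754752/\allowbreak every-open-cover-\allowbreak admits-an-open-\allowbreak locally-finite-\allowbreak refinement-\allowbreak can-this-refinemen/\allowbreak 1754936}

\end{thebibliography}
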